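\title{The five-element Brandt semigroup is finitely related}

\begin{abstract}
The six-element Brandt monoid $\mathbf B_2^1$ is known not to be finitely related. We prove that removing the identity element changes the answer: the term operations of the Brandt semigroup $\mathbf B_2$ are exactly the operations that preserve all subsemigroups of $\mathbf B_2^3$, and relations of arity at most two do not suffice. The proof reads the variables of an operation as the edges of a directed graph and words as walks, and shows that an operation that agrees with a word on any three points has a graph that one walk can describe. The method extends to all finite Brandt semigroups $B(H,I)$, with an explicit bound on the arity of the relations.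
\end{abstract}

\section{The problem and the results}\label{sec:intro}

Let $\mathbf A=\langle A,\cdot\rangle$ be a finite semigroup. A \emph{word} is a nonempty finite product $w=x_{i_1}\cdots x_{i_q}$ of variables. A word in $x_1,\dots,x_n$ defines by evaluation an operation $A^n\to A$, $a\mapsto w(a)$, called a \emph{term operation} of $\mathbf A$, and the set of all term operations is the clone $\mathrm{Clo}(\mathbf A)$. An operation $f\colon A^n\to A$ \emph{preserves} a relation $\rho\subseteq A^q$ if applying $f$ coordinatewise to any $n$ tuples of $\rho$ gives a tuple of $\rho$. A set $R$ of relations \emph{determines} $\mathrm{Clo}(\mathbf A)$ if the term operations are exactly the operations that preserve every relation in $R$, and $\mathbf A$ is \emph{finitely related} if some finite set $R$ does this. On a finite set there are only finitely many relations of arity at most $k$, so $\mathbf A$ is finitely related if and only if, for some $k\ge1$, its clone is determined by a set of relations of arity at most $k$. The least such $k$ is the \emph{degree} of $\mathbf A$. All operations have arity $n\ge1$.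

The degree measures how far being a term operation is a local property. We recall in Lemma~\ref{lem:local} that $\mathbf A$ has degree at most $k$ exactly when every operation that agrees with some word on any $k$ points of its domain agrees with a single word everywhere. For operations of one fixed arity $n$ the number $k=|A|^n$ has this property; the question is whether one $k$ serves all arities.

The \emph{Brandt semigroup} $\mathbf B_2$ consists of the $2\times2$ matrix units $e_{11},e_{12},e_{21},e_{22}$ and the zero matrix $0$ under multiplication: $e_{ij}e_{kl}=e_{il}$ if $j=k$, and all other products are $0$. Adjoining the identity matrix $1$ gives the six-element \emph{Brandt monoid} $\mathbf B_2^1$, which is known not to be finitely related. The following question is posed in~\cite{problem}.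

\begin{quote}
Is the Brandt semigroup $\mathbf B_2$ finitely related?
\end{quote}

The two semigroups differ by one element, and the term operations of $\mathbf B_2$ are the restrictions of those of $\mathbf B_2^1$, so one may expect the same answer for both. But the identity element does a good deal: substituting $1$ for a variable deletes it from a word and makes distant letters adjacent. For example, $xyx$ and $xyxyx$ define the same operation on $\mathbf B_2$ (both equal $x$ when $x=e_{ij}$ and $y=e_{ji}$, and $0$ otherwise), whereas at $x=1$, $y=e_{12}$ they take the values $e_{12}$ and $0$. In $\mathbf B_2$ a word only sees which letters stand next to each other, and this much can be recognized from three points at a time.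

\begin{theorem}\label{thm:main}
The clone $\mathrm{Clo}(\mathbf B_2)$ is exactly the set of operations on $B_2$ that preserve all subsemigroups of $\mathbf B_2^3$. Hence $\mathbf B_2$ is finitely related.
\end{theorem}

Excluding nullary operations costs nothing here, since no constant lies in both of the subsemigroups $\{e_{11}\}$ and $\{e_{22}\}$.

\begin{theorem}\label{thm:sharp}
The clone $\mathrm{Clo}(\mathbf B_2)$ is not determined by relations of arity at most $2$. Thus $\mathbf B_2$ has degree exactly $3$.
\end{theorem}

For a finite group $H$ with identity $1_H$ and a finite nonempty set $I$, the Brandt semigroup $B(H,I)$ is the set $(I\times H\times I)\cup\{0\}$ with $(i,g,j)(j,h,l)=(i,gh,l)$ and all other products equal to $0$. We write $e_{ij}=(i,1_H,j)$. For trivial $H$ and $I=\{1,2\}$ this is $\mathbf B_2$. By a theorem of Aichinger, Mayr and McKenzie~\cite{AMM}, recalled in Section~\ref{sec:group}, the semigroup $\langle H,\cdot\rangle$ is finitely related; let $d_H\ge1$ be its degree, so that $d_H=1$ for trivial $H$.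

\begin{theorem}\label{thm:general}
Every finite Brandt semigroup $B(H,I)$ is finitely related. If $|I|\ge2$ and $r$ is the least integer $\ge0$ with $|I|^r\ge|H|$, then its degree is at most $\max(3,d_H,r+1)$; if $|I|=1$, then its degree is at most $\max(3,d_H)$. If $H$ is trivial and $|I|\ge2$, then the degree is exactly $3$.
\end{theorem}

The proofs of Theorems~\ref{thm:main} and~\ref{thm:sharp} are self-contained, and Theorem~\ref{thm:general} uses~\cite{AMM} only for the existence of $d_H$. Section~\ref{sec:local} turns the problem into one of interpolation by words. Section~\ref{sec:walks} attaches to a directed graph an operation on $B_2$ and describes a class of graphs, the chains, whose operations are given by words. Section~\ref{sec:three} shows that an operation that can be interpolated on any three points comes from a chain, Section~\ref{sec:sharp} that two points are not enough, and Section~\ref{sec:group} adds the group.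

\section{Interpolation by words}\label{sec:local}

Let $\mathbf A$ be a finite semigroup and $f\colon A^n\to A$. A word $w$ in $x_1,\dots,x_n$ \emph{interpolates} $f$ at a set of points of $A^n$ if $w(a)=f(a)$ at each of them. We call $f$ \emph{$k$-local} if it can be interpolated at every set of at most $k$ points. A $k$-local operation is $j$-local for $j\le k$, and every term operation is $k$-local for all $k$.

\begin{lemma}\label{lem:local}
Let $\mathbf A$ be a finite semigroup and $k\ge1$.
\begin{enumerate}
\item[(a)] An operation on $A$ is $k$-local if and only if it preserves all subsemigroups of $\mathbf A^k$. A $k$-local operation also preserves all subsemigroups of $\mathbf A^q$ for $q\le k$.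
\item[(b)] The clone $\mathrm{Clo}(\mathbf A)$ is determined by some set of relations of arity at most $k$ if and only if every $k$-local operation is a term operation. In that case it is determined by the finite set of all subsemigroups of $\mathbf A^k$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Let $f\colon A^n\to A$ preserve all subsemigroups of $\mathbf A^k$, and let $a^1,\dots,a^k\in A^n$, with repetitions allowed. The subsemigroup of $\mathbf A^k$ generated by the $n$ tuples $(a^1_i,\dots,a^k_i)$, $1\le i\le n$, consists of the tuples $(w(a^1),\dots,w(a^k))$ with $w$ a word. Applying $f$ to the generators gives $(f(a^1),\dots,f(a^k))$, which is therefore of this form. Conversely, let $f$ be $k$-local, let $\rho$ be a subsemigroup of $\mathbf A^q$ with $q\le k$, and take $n$ tuples of $\rho$, written as $(a^1_i,\dots,a^q_i)$. If $w$ interpolates $f$ at $a^1,\dots,a^q$, then $(f(a^1),\dots,f(a^q))=(w(a^1),\dots,w(a^q))$ is a product of tuples of $\rho$ and lies in $\rho$.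

(b) Suppose that $R$ determines $\mathrm{Clo}(\mathbf A)$ and consists of relations of arity at most $k$. Each $\rho\in R$ is preserved by $x_1x_2$, so it is empty or a subsemigroup of a power $\mathbf A^q$ with $q\le k$. By (a) every $k$-local operation preserves $\rho$, and hence is a term operation. Conversely, if every $k$-local operation is a term operation, then the $k$-local operations are exactly the term operations, and (a) says that the subsemigroups of $\mathbf A^k$ determine them.
\end{proof}

We use $1$-locality in the following form without further mention: a $1$-local operation maps $S^n$ into $S$ for every subsemigroup $S$ of $\mathbf A$; in particular $f(e,\dots,e)=e$ for every idempotent $e$.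

The first thing to know about a word is which variables occur in it. In a semigroup with zero an operation can be asked the same question. Call $f\colon A^n\to A$ \emph{absorbing} if $f(a)=0$ whenever some coordinate of $a$ is $0$; this is how a word behaves in which all of $x_1,\dots,x_n$ occur. Fix an idempotent $e\ne0$ and let $o_i\in A^n$ be the point with $0$ in coordinate $i$ and $e$ in all other coordinates. These points test occurrence:
\begin{equation}\label{eq:test}
w(o_i)=0\ \text{ if $x_i$ occurs in $w$},\qquad w(o_i)=e\ \text{ otherwise.}
\end{equation}

\begin{lemma}\label{lem:content}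
Let $\mathbf A$ be a finite semigroup with a zero $0$ and an idempotent $e\ne0$, and let $k\ge3$. If every absorbing $k$-local operation on $A$ is a term operation, then every $k$-local operation on $A$ is a term operation.
\end{lemma}

\begin{proof}
Let $f\colon A^n\to A$ be $k$-local and put $X=\{i: f(o_i)=0\}$. If $i\in X$ and $a_i=0$, then a word interpolating $f$ at $a$ and $o_i$ contains $x_i$ by~\eqref{eq:test}, so $f(a)=0$. If $i\notin X$ and $a,a'$ differ only in coordinate $i$, then a word interpolating $f$ at $a,a',o_i$ does not contain $x_i$, so $f(a)=f(a')$. Changing the coordinates outside $X$ one at a time, we see that $f(a)$ depends only on $a|_X$. Since $f(e,\dots,e)=e\ne0=f(0,\dots,0)$, the operation $f$ is not constant, and so $X\ne\emptyset$.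

Fix $i_0\in X$ and let $f'\colon A^X\to A$ be obtained from $f$ by substituting $x_{i_0}$ for every $x_j$ with $j\notin X$. The same substitution in interpolating words shows that $f'$ is $k$-local. Also $f'$ is absorbing, and $f(a)=f'(a|_X)$ for all $a$. A word for $f'$ is a word for $f$.
\end{proof}

\begin{example}\label{ex:semilattice}
Let $\mathbf A=\{0,e\}$ be the two-element semilattice, which is $B(H,I)$ with $|H|=|I|=1$. An absorbing $1$-local operation takes the value $e$ at $(e,\dots,e)$ and $0$ elsewhere, so it is $x_1\cdots x_n$. By Lemma~\ref{lem:content} the degree of $\mathbf A$ is at most $3$. The ternary majority operation is $2$-local: at each point it disagrees with at most one coordinate, so at any two points one of the words $x_1,x_2,x_3$ interpolates it. It takes the value $e$ at $o_1,o_2,o_3$, so by~\eqref{eq:test} a word for it could contain no variable. Hence the degree is $3$, and the hypothesis $k\ge3$ in Lemma~\ref{lem:content} cannot be weakened.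
\end{example}

\section{Words as walks}\label{sec:walks}

An absorbing operation on $B_2$ is determined by its values at the points without zero coordinates. Such a point assigns a row index and a column index to each variable. Let $\Lambda=\{l_1,r_1,\dots,l_n,r_n\}$ be a set of $2n$ symbols, the \emph{ends} of the variables. The points of $B_2^n$ without zero coordinates are
\[
a^p=\bigl(e_{p(l_i)\,p(r_i)}\bigr)_{1\le i\le n},\qquad p\in\{1,2\}^\Lambda .
\]
The multiplication rule for matrix units gives, for a word $w=x_{i_1}\cdots x_{i_q}$,
\begin{equation}\label{eq:eval}
w(a^p)\ne0\iff p(r_{i_j})=p(l_{i_{j+1}})\ \text{ for }1\le j<q,\qquad\text{and then } w(a^p)=e_{p(l_{i_1})\,p(r_{i_q})}.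
\end{equation}
So a word acts through a system of equations between ends and two distinguished ends. It is convenient to draw these data.

For an equivalence relation $\theta$ on $\Lambda$, let $G(\theta)$ be the directed graph whose vertices are the $\theta$-classes and whose edges are $1,\dots,n$, where edge $i$ goes from the class of $l_i$ (its \emph{tail}) to the class of $r_i$ (its \emph{head}). Loops and parallel edges are allowed, and every vertex is the tail or the head of some edge. A \emph{marked graph} is a triple $(\theta,s,t)$ with $s,t$ vertices of $G(\theta)$. A map $p\in\{1,2\}^\Lambda$ that is constant on $\theta$-classes is the same as a \emph{coloring} $c$ of the vertices by $1,2$, and we write $a^c$ for the corresponding point. The \emph{operation of the marked graph} is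
\[
f_{\theta,s,t}(a)=\begin{cases}e_{c(s)\,c(t)}&\text{if $a=a^c$ for a coloring $c$ of $G(\theta)$,}\\ 0&\text{otherwise.}\end{cases}
\]
It is absorbing. For a word $w=x_{i_1}\cdots x_{i_q}$ let $\theta_w$ be the equivalence relation on $\Lambda$ generated by the pairs $(r_{i_j},l_{i_{j+1}})$, and let $s_w,t_w$ be the $\theta_w$-classes of $l_{i_1}$ and $r_{i_q}$. If all of $x_1,\dots,x_n$ occur in $w$, then~\eqref{eq:eval} says that $w$ defines the operation $f_{\theta_w,s_w,t_w}$.

A \emph{walk} in a directed graph is a sequence of edges in which the head of each edge is the tail of the next; the empty walk goes from any vertex to itself. We identify a nonempty walk $i_1,\dots,i_q$ with the word $x_{i_1}\cdots x_{i_q}$. A word $w$ is a walk in $G(\theta)$ exactly when $\theta_w\subseteq\theta$. The smallest graphs already show which marked graphs can give term operations.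

\begin{example}\label{ex:small}
(i) \emph{One edge.} If the edge $x$ is a loop, the operation fixes $e_{11},e_{22}$ and sends the other elements to $0$; it is $x^2$. If $x$ is not a loop, the four choices of $(s,t)$ send $e_{ij}$ to $e_{ij}$, $e_{ji}$, $e_{ii}$, $e_{jj}$. At the point $e_{12}$ a word takes only the values $e_{12}$ and $0$, so only the first choice is $1$-local, and it is the word $x$. The surviving choice is the one where $s$ reaches every vertex and every vertex reaches $t$.

(ii) \emph{A cycle.} Let $x$ go from $s$ to $v\ne s$ and $y$ from $v$ to $s$, and let $t=s$. The operation sends $(e_{ij},e_{ji})$ to $e_{ii}$ and all other points to $0$. The walk $xy$ from $s$ to $t$ uses every edge, but it is the wrong word: at $(e_{11},e_{12})$ it gives $e_{12}$. It imposes the equation $r_x=l_y$ and not $r_y=l_x$. The walk $xyxy$ contains both factors $xy$ and $yx$ and defines the operation. A walk must therefore pass through enough pairs of consecutive edges to impose all the equations of $\theta$.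

(iii) \emph{Parallel edges.} Let $y$ and $z$ both go from $s$ to $t\ne s$. The operation is $f(y,z)=y$ if $y=z$, and $0$ otherwise. No walk uses both edges, and three points detect this. A word interpolating $f$ at $(0,e_{11})$ and $(e_{11},0)$ contains both letters, so it vanishes at $(e_{12},e_{12})$, where $f$ is $e_{12}$.
\end{example}

Recall that the \emph{strong components} of a directed graph are the classes of vertices under mutual reachability by walks. A walk between two vertices of a component $C$ stays in $C$, since each vertex on it is reachable from $C$ and reaches $C$. The components of a finite graph can be numbered so that every edge between different components goes from a smaller to a larger number. An edge with both ends in $C$ is \emph{internal} to $C$, and a \emph{transition} of $C$ is a pair $(e,e')$ of internal edges with $\mathrm{head}(e)=\mathrm{tail}(e')$. A walk \emph{contains} the transition $(e,e')$ if $e'$ immediately follows $e$ at some place in it. Inside a component a walk can go around as often as needed.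

\begin{lemma}\label{lem:cover}
Let $C$ be a strong component. If $C$ has no internal edge, then it is a single vertex. If $C$ has an internal edge, then every vertex of $C$ is the head of an internal edge and the tail of an internal edge, and for any $u,v\in C$ there is a walk in $C$ from $u$ to $v$ that contains every transition of $C$. Every such walk uses every internal edge of $C$.
\end{lemma}

\begin{proof}
Two distinct vertices of $C$ are joined by a nonempty walk in $C$, which gives the first claim. Let $e$ be an internal edge and $v\in C$. A walk from $v$ to the tail of $e$, followed by $e$ and by a walk from the head of $e$ to $v$, is a nonempty closed walk at $v$ in $C$; its first edge has tail $v$ and its last edge has head $v$. For the walk from $u$ to $v$, list the transitions $(e_1,e_1'),\dots,(e_N,e_N')$, walk from $u$ to the tail of $e_1$, traverse $e_1e_1'$, walk to the tail of $e_2$, and so on, and finally walk to $v$. Every internal edge $e$ is the first member of a transition, because its head is the tail of an internal edge.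
\end{proof}

A walk that leaves a component never returns to it. So a walk from $s$ to $t$ can use all edges only if the components are visited in a line, with one edge from each to the next.

\begin{definition}\label{def:chain}
A marked graph $(\theta,s,t)$ is a \emph{chain} if the strong components of $G(\theta)$ can be numbered $C_1,\dots,C_m$ so that $s\in C_1$, $t\in C_m$, and the edges that are not internal to a component are exactly $m-1$ edges $g_1,\dots,g_{m-1}$, where $g_k$ goes from $C_k$ to $C_{k+1}$. The \emph{entry} of $C_k$ is $u_1=s$ for $k=1$ and $u_k=\mathrm{head}(g_{k-1})$ for $k>1$; the \emph{exit} of $C_k$ is $v_k=\mathrm{tail}(g_k)$ for $k<m$ and $v_m=t$. A \emph{full walk} is a walk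
\[
W=W_1\,g_1\,W_2\,g_2\cdots g_{m-1}\,W_m
\]
in which $W_k$ is a walk in $C_k$ from $u_k$ to $v_k$ containing every transition of $C_k$.
\end{definition}

If $C_k$ has no internal edge, then $u_k=v_k$ and $W_k$ is empty. Figure~\ref{fig:graphs} shows a chain and a marked graph that is not a chain.

\begin{figure}[ht]
\centering
\begin{tikzpicture}
\node[circle,fill,inner sep=1.5pt,label=left:$s$] (a) at (0,0) {};
\node[circle,fill,inner sep=1.5pt] (b) at (2,0) {};
\node[circle,fill,inner sep=1.5pt] (c) at (4,0) {};
\node[circle,fill,inner sep=1.5pt,label=below:$t$] (d) at (6,0) {};
\draw[->] (a) to[bend left] node[above] {$x_1$} (b);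
\draw[->] (b) to[bend left] node[below] {$x_2$} (a);
\draw[->] (b) to node[above] {$x_3$} (c);
\draw[->] (c) to node[above] {$x_4$} (d);
\draw[->] (d) to[out=40,in=-40,min distance=10mm] node[right] {$x_5$} (d);
\node[circle,fill,inner sep=1.5pt,label=left:$s$] (p) at (0,-2) {};
\node[circle,fill,inner sep=1.5pt] (q) at (2,-2) {};
\node[circle,fill,inner sep=1.5pt] (r) at (4,-2) {};
\node[circle,fill,inner sep=1.5pt,label=right:$t$] (u) at (6,-2) {};
\draw[->] (p) to node[above] {$x$} (q);
\draw[->] (q) to[bend left] node[above] {$y$} (r);
\draw[->] (q) to[bend right] node[below] {$z$} (r);
\draw[->] (r) to node[above] {$u$} (u);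
\end{tikzpicture}
\caption{Variables are edges and words are walks from $s$ to $t$. Top: a chain with three strong components joined by the edges $x_3$ and $x_4$; its operation on $B_2$ is given by the full walk $x_1x_2x_1x_3x_4x_5x_5$. Bottom: not a chain, since two edges join the same pair of components; its operation agrees with a word on any two points but is not a term operation of $\mathbf B_2$.}
\label{fig:graphs}
\end{figure}

\begin{proposition}\label{prop:full}
Let $(\theta,s,t)$ be a chain. Then a full walk exists, and every full walk is a word $w$ in which all of $x_1,\dots,x_n$ occur and $(\theta_w,s_w,t_w)=(\theta,s,t)$. In particular $f_{\theta,s,t}$ is a term operation of $\mathbf B_2$.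
\end{proposition}

\begin{proof}
Lemma~\ref{lem:cover} gives the walks $W_k$ and shows that a full walk $W$ uses every edge. It is nonempty because $n\ge1$. Let $w$ be its word. Since $W$ is a walk in $G(\theta)$, we have $\theta_w\subseteq\theta$. For the reverse inclusion let $v$ be a vertex, say $v\in C_k$. As a subset of $\Lambda$, it consists of the ends $r_e$ with $\mathrm{head}(e)=v$ and $l_e$ with $\mathrm{tail}(e)=v$, and we must show that they lie in one $\theta_w$-class. The only such ends that can belong to edges not internal to $C_k$ are $r_{g_{k-1}}$, if $k>1$ and $v=u_k$, and $l_{g_k}$, if $k<m$ and $v=v_k$.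

Suppose that $C_k$ has no internal edge. Then these two are the only possible ends at $v$. If both exist, then $W_k$ is empty and $g_k$ immediately follows $g_{k-1}$ in $W$, so they are $\theta_w$-related.

Suppose that $C_k$ has an internal edge. Then at least one internal edge $e$ has head $v$, at least one internal edge $e'$ has tail $v$, and for all such $e,e'$ the walk $W_k$ contains the transition $(e,e')$, so $(r_e,l_{e'})\in\theta_w$. Hence all ends at $v$ of internal edges lie in one $\theta_w$-class. If $k>1$ and $v=u_k$, then $g_{k-1}$ is followed in $W$ by the first edge of the nonempty walk $W_k$, an internal edge with tail $v$, so $r_{g_{k-1}}$ lies in the same class. If $k<m$ and $v=v_k$, then $g_k$ is preceded by the last edge of $W_k$, an internal edge with head $v$, so $l_{g_k}$ lies in the same class.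

Thus $\theta_w=\theta$. The first edge of $W$ has tail $s$ and the last has head $t$, so $s_w=s$ and $t_w=t$.
\end{proof}

\section{Three points suffice}\label{sec:three}

It remains to show that an absorbing $3$-local operation is the operation of a chain. The operation is given only as a function, so we must first find its graph. By~\eqref{eq:eval}, the set of $p$ at which a word is nonzero is defined by equations $p(\varepsilon)=p(\varepsilon')$ and is therefore closed under all operations applied pointwise to $\{1,2\}^\Lambda$. Closure under a unary or a binary operation involves at most three points, so it passes to a $3$-local operation. Complement and minimum generate the Boolean operations, and a Boolean subalgebra of $\{1,2\}^\Lambda$ is again defined by such equations.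

\begin{lemma}\label{lem:support}
Every absorbing $3$-local operation $f\colon B_2^n\to B_2$ is of the form $f_{\theta,s,t}$ for a marked graph $(\theta,s,t)$.
\end{lemma}

\begin{proof}
Let $N=\{p\in\{1,2\}^\Lambda: f(a^p)\ne0\}$, and write $f(a^p)=e_{\sigma(p)\tau(p)}$ for $p\in N$. Let $\mathbf 1,\mathbf 2$ be the constant maps. They give the points $(e_{11},\dots,e_{11})$ and $(e_{22},\dots,e_{22})$, so they lie in $N$, with $\sigma(\mathbf 1)=\tau(\mathbf 1)=1$ and $\sigma(\mathbf 2)=\tau(\mathbf 2)=2$. A bar denotes the exchange of the values $1$ and $2$, and $\min,\max$ are taken pointwise.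

Let $p,q\in N$ and let $w=x_{i_1}\cdots x_{i_k}$ interpolate $f$ at $a^p,a^q,a^{\min(p,q)}$. The equations in~\eqref{eq:eval} hold for $p$ and $q$, hence for $\min(p,q)$. So $\min(p,q)\in N$, and evaluating at $l_{i_1}$ and $r_{i_k}$ gives $\sigma(\min(p,q))=\min(\sigma(p),\sigma(q))$ and the same identity for $\tau$. Interpolation at $a^p,a^{\bar p}$ gives in the same way $\bar p\in N$, $\sigma(\bar p)=\overline{\sigma(p)}$ and $\tau(\bar p)=\overline{\tau(p)}$. Since $\max(p,q)$ is the bar of $\min(\bar p,\bar q)$, the set $N$ is closed under $\max$, and $\sigma,\tau$ commute with $\max$.

Define $\varepsilon\mathrel\theta\varepsilon'$ to mean $p(\varepsilon)=p(\varepsilon')$ for all $p\in N$. Every $p\in N$ is constant on $\theta$-classes, and we prove the converse. For $\varepsilon\in\Lambda$ let $b_\varepsilon\in N$ be the minimum of all $p\in N$ with $p(\varepsilon)=2$; the map $\mathbf 2$ is one of them. Then $b_\varepsilon(\varepsilon')=2$ if and only if $p(\varepsilon)=2$ implies $p(\varepsilon')=2$ for all $p\in N$. Applied to $\bar p$, this implication says that $p(\varepsilon)=1$ implies $p(\varepsilon')=1$. So $b_\varepsilon(\varepsilon')=2$ if and only if $\varepsilon\mathrel\theta\varepsilon'$.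 Thus for each class $S$ the map $b_S$ with value $2$ on $S$ and $1$ elsewhere lies in $N$. A map $p\ne\mathbf 1$ that is constant on classes is the maximum of the $b_S$ with $p|_S=2$, and so $p\in N$.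

Since $\mathbf 2$ is the maximum of all $b_S$ and $\sigma(\mathbf 2)=2$, there is a class $s$ with $\sigma(b_s)=2$. Let $p\in N$. If $p|_s=2$, then $\min(p,b_s)=b_s$ gives $\min(\sigma(p),2)=2$, so $\sigma(p)=2$. If $p|_s=1$, then $\sigma(\bar p)=2$, so $\sigma(p)=1$. Hence $\sigma(p)=p(s)$. The same argument for $\tau$ gives a class $t$ with $\tau(p)=p(t)$. As $f$ is absorbing, $f=f_{\theta,s,t}$.
\end{proof}

The next difficulty is that an interpolating word need not be a walk in $G(\theta)$. If $w(a^c)\ne0$, then~\eqref{eq:eval} says only that the head of each letter has the same \emph{color} as the tail of the next: $w$ is a walk in the graph obtained from $G(\theta)$ by identifying vertices of equal color. So we choose colorings for which this two-vertex graph still carries a direction. The \emph{type} of an edge under $c$ is the pair (color of its tail, color of its head). A set $U$ of vertices is \emph{closed} if every edge with tail in $U$ has its head in $U$. Let $c_U$ be the coloring with value $2$ on $U$ and $1$ elsewhere. For closed $U$ no edge has type $(2,1)$ under $c_U$, and this gives: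
\begin{equation}\label{eq:mono}
\begin{minipage}{0.8\textwidth}
if $U$ is closed and $w(a^{c_U})\ne0$, then every letter of $w$ that comes after a letter with head color $2$ has type $(2,2)$.
\end{minipage}
\end{equation}
Indeed, the next letter has tail color $2$, hence type $(2,2)$, and we continue by induction.

\begin{lemma}\label{lem:chain}
If $f=f_{\theta,s,t}$ is $3$-local, then $(\theta,s,t)$ is a chain.
\end{lemma}

\begin{proof}
Let $V$ be the vertex set of $G(\theta)$ and take $e=e_{11}$ in the points $o_i$. As $f(o_i)=0$, a word interpolating $f$ at $o_i$ contains $x_i$ by~\eqref{eq:test}.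

\emph{(a) Every vertex is reachable from $s$.} The set $U$ of vertices reachable from $s$ is closed and contains $s$. Let $i$ be an edge and let $w$ interpolate $f$ at $a^{c_U}$ and $o_i$. Since $w(a^{c_U})=e_{2\,c_U(t)}$, the first letter of $w$ has tail color $2$, hence type $(2,2)$, and by~\eqref{eq:mono} all letters have type $(2,2)$. One of them is $x_i$, so both ends of $i$ lie in $U$. Every vertex is an end of some edge, so $U=V$.

\emph{(b) The vertex $t$ is reachable from every vertex.} The set $U$ of vertices from which $t$ is not reachable is closed and does not contain $t$. Let $i$ be an edge and let $w$ interpolate $f$ at $a^{c_U}$ and $o_i$. Since $w(a^{c_U})=e_{c_U(s)\,1}$, the last letter has head color $1$, so by~\eqref{eq:mono} no letter has head color $2$. Thus the head of $i$ is outside $U$, and then so is its tail, because $U$ is closed. Hence $U=\emptyset$.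

\emph{(c) If $U$ is closed and $\emptyset\ne U\ne V$, then exactly one edge goes from $V\setminus U$ to $U$.} If $s$ were in $U$, then (a) would give $U=V$; so $s\notin U$, and a walk from $s$ to a vertex of $U$ contains such an edge. Suppose that $i\ne j$ are two such edges, and let $w$ interpolate $f$ at $a^{c_U},o_i,o_j$. Then $w(a^{c_U})\ne0$ and both $x_i$ and $x_j$ occur in $w$. Both have type $(1,2)$ and one of them comes after the other, which contradicts~\eqref{eq:mono}.

\emph{(d) The chain structure.} Number the strong components $C_1,\dots,C_m$ so that edges between different components increase the number. No edge enters $C_1$ from outside and $s$ reaches $C_1$, so $s\in C_1$. No edge leaves $C_m$ and $C_m$ reaches $t$, so $t\in C_m$. For $1\le k<m$ the set $U_k=C_{k+1}\cup\dots\cup C_m$ is closed, nonempty and proper; let $g_k$ be the unique edge entering it. Since $s\notin C_{k+1}$ and $s$ reaches $C_{k+1}$, some edge enters $C_{k+1}$ from a component $C_j$ with $j\le k$. This edge enters $U_k$, so it is $g_k$, and the head of $g_k$ lies in $C_{k+1}$. Since $t\notin C_k$ and $C_k$ reaches $t$, some edge leaves $C_k$ for a component with a larger number. It enters $U_k$,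 so it is $g_k$, and the tail of $g_k$ lies in $C_k$. Finally, an edge from $C_i$ to $C_j$ with $i<j$ enters $U_i$ and equals $g_i$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
An absorbing $3$-local operation on $B_2$ is the operation of a marked graph by Lemma~\ref{lem:support}, of a chain by Lemma~\ref{lem:chain}, and so a term operation by Proposition~\ref{prop:full}. By Lemma~\ref{lem:content}, every $3$-local operation is a term operation. Lemma~\ref{lem:local}(b) with $k=3$ gives the theorem.
\end{proof}

Three points were needed in three places: to show that $f$ ignores the variables outside $X$, to close the support under $\min$, and in step (c). The absence of an identity element enters through~\eqref{eq:eval}: every nonzero element of $B_2$ has a row index and a column index, while the element $1$ of $B_2^1$ has neither.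

\section{Two points do not suffice}\label{sec:sharp}

Step (c) suggests looking for a $2$-local operation whose graph has parallel edges between two components. The operation of Example~\ref{ex:small}(iii) does not serve. The only words that are nonzero at $(e_{12},e_{12})$ are $y$ and $z$, and both are nonzero at $(e_{11},e_{22})$, where the operation vanishes. The two available walks share no letter, so nothing ties $y$ to $z$. We attach an edge $x$ before and an edge $u$ after the pair, as in the lower graph of Figure~\ref{fig:graphs}. Then the walks $xyu$ and $xzu$ together impose all equations of the graph, and wherever the operation vanishes, one of them does. We give the proof for any number of indices, as Theorem~\ref{thm:general} needs it.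

\begin{proposition}\label{prop:sharp}
Let $H$ be trivial, $|I|\ge2$ and $B=B(H,I)$. The operation $f\colon B^4\to B$ with $f(x,y,z,u)=xyu$ if $y=z$, and $f(x,y,z,u)=0$ otherwise, is $2$-local and is not a term operation.
\end{proposition}

\begin{proof}
The nonzero elements of $B$ are the $e_{ij}$ with $i,j\in I$. We need two observations about a point $(x,y,z,u)$. First, if $xyu\ne0\ne xzu$, then the row index of both $y$ and $z$ is the column index of $x$, and the column index of both is the row index of $u$; so $y=z$ and $f=xyu\ne0$. Hence at a zero of $f$ one of $xyu,xzu$ vanishes. Second, if $xy^2z^2u\ne0$, then $y^2\ne0\ne z^2$ forces $y=e_{ii}$ and $z=e_{jj}$, and $yz\ne0$ forces $i=j$; so $y=z$ and $f=xyu=xy^2z^2u\ne0$. Hence at a zero of $f$ the word $xy^2z^2u$ vanishes.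

Let $a,b$ be two points, not necessarily distinct. If $f(a)\ne0\ne f(b)$, then $xyu$ interpolates. If $f(a)=f(b)=0$, then $xy^2z^2u$ interpolates. If $f(a)\ne0=f(b)$, then $y=z$ at $a$, so both $xyu$ and $xzu$ equal $f(a)$ there, and one of them vanishes at $b$. Thus $f$ is $2$-local.

Suppose that $f$ is given by a word $w$, and let $1,2\in I$ be distinct. Since $f(e_{11},0,e_{11},e_{11})=0=f(e_{11},e_{11},0,e_{11})$, both $y$ and $z$ occur in $w$ by~\eqref{eq:test}. At $(e_{11},e_{12},e_{12},e_{22})$ the word $w$ is a product of elements of $\{e_{11},e_{12},e_{22}\}$ with at least two factors $e_{12}$. In a nonzero product of such elements every factor after an $e_{12}$ has row index $2$ and is $e_{22}$, so this product is $0$. But $f(e_{11},e_{12},e_{12},e_{22})=e_{11}e_{12}e_{22}=e_{12}$.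
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:sharp}]
Apply Proposition~\ref{prop:sharp} with $I=\{1,2\}$ and Lemma~\ref{lem:local}(b) with $k=2$. The degree is at most $3$ by Theorem~\ref{thm:main}.
\end{proof}

\section{Brandt semigroups over a group}\label{sec:group}

We use the following result from~\cite{AMM}: every clone on a finite set that contains an edge operation is finitely related. The simplest edge operations are the ternary operations $T$ with $T(y,y,x)=T(y,x,y)=x$, and in a group one is obtained from the Mal'cev term $xy^{-1}z$ by exchanging the first two variables. So every finite group is finitely related. Fix $M\ge2$ with $h^M=1_H$ for all $h\in H$. Then $h^{-1}=h^{M-1}$, so the group $H$ and the semigroup $\langle H,\cdot\rangle$ have the same term operations, and $d_H$ exists. By Lemma~\ref{lem:local}(b), every $d_H$-local operation on $H$ is given by a word.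

Let $B=B(H,I)$, let $d$ be the bound in Theorem~\ref{thm:general}, and let $1\in I$. Since $d\ge3$ and $e_{11}$ is a nonzero idempotent, Lemmas~\ref{lem:local} and~\ref{lem:content} reduce the bound to the following claim: \emph{every absorbing $d$-local operation $f\colon B^n\to B$ is a term operation.} Fix such an $f$.

If $|I|=1$, then $B=H\cup\{0\}$, and $f$ maps $H^n$ into $H$ and is $d_H$-local there. So $f$ agrees on $H^n$ with a word $w_0$. The word $x_1^M\cdots x_n^Mw_0$ agrees with $w_0$ on $H^n$ and contains every variable, so it defines $f$.

From now on $|I|\ge2$, and $1,2\in I$ are distinct. The points of $B^n$ without zero coordinates are $(p,h)=\bigl((p(l_i),h_i,p(r_i))\bigr)_{1\le i\le n}$ with $p\in I^\Lambda$ and $h\in H^n$. We call $i,j$ the \emph{outer indices} and $g$ the \emph{middle component} of $(i,g,j)$. For $w=x_{i_1}\cdots x_{i_q}$ the rule~\eqref{eq:eval} becomes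
\begin{equation}\label{eq:evalH}
w(p,h)\ne0\iff p(r_{i_j})=p(l_{i_{j+1}})\ \text{ for } 1\le j<q,\quad\text{and then } w(p,h)=\bigl(p(l_{i_1}),\,w(h),\,p(r_{i_q})\bigr),
\end{equation}
where $w(h)$ is computed in $H$. A word for $f$ has two tasks. It must have the right graph, and it must have the right value in $H$. We shall see that the middle component of $f$ is a term operation $g$ of $H$, but a word for $g$ need not be a walk. The work is to rewrite it as one.

\subsection*{The graph and the support}

The set $\{e_{11},e_{12},e_{21},e_{22},0\}$ is a subsemigroup of $B$ isomorphic to $\mathbf B_2$. It is closed under $f$, and the restriction of $f$ to it is absorbing and $3$-local. By Lemmas~\ref{lem:support} and~\ref{lem:chain} there is a chain $(\theta,s,t)$ such that, with $\mathbf 1_H=(1_H,\dots,1_H)$ and $p\in\{1,2\}^\Lambda$, we have $f(p,\mathbf 1_H)\ne0$ if and only if $p$ is constant on $\theta$-classes, and then $f(p,\mathbf 1_H)=e_{p(s)p(t)}$. We keep the notation $G=G(\theta)$, $C_k,g_k,u_k,v_k$ of Definition~\ref{def:chain}, and $V$ is the vertex set. This graph, found with two indices and trivial group entries, governs $f$ on all of $B^n$. To see this we recolor.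 By~\eqref{eq:evalH}, whether $w(p,h)\ne0$ does not depend on $h$; the equations pass from $p$ to $\varphi p$ for any $\varphi\colon I\to I$; and they pass back from $\varphi_1p,\dots,\varphi_kp$ to $p$ if $x\mapsto(\varphi_1(x),\dots,\varphi_k(x))$ is injective on $p(\Lambda)$.

\begin{lemma}\label{lem:supportH}
We have $f(p,h)\ne0$ if and only if $p$ is constant on $\theta$-classes, and then the outer indices of $f(p,h)$ are $p(s)$ and $p(t)$.
\end{lemma}

\begin{proof}
Let $f(p,h)=(i,g,j)\ne0$ and $\varphi\colon I\to\{1,2\}$. A word interpolating $f$ at $(p,h)$ and $(\varphi p,\mathbf 1_H)$ is nonzero at the first point, hence at the second, where its outer indices are $\varphi(i),\varphi(j)$. So $\varphi p$ is constant on $\theta$-classes, $\varphi(i)=(\varphi p)(s)$ and $\varphi(j)=(\varphi p)(t)$. The maps $\varphi\colon I\to\{1,2\}$ separate the elements of $I$, so $p$ is constant on $\theta$-classes, $i=p(s)$ and $j=p(t)$.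

Conversely, let $p$ be constant on $\theta$-classes. We show $f(p,h)\ne0$ by induction on $|p(\Lambda)|$. If $|p(\Lambda)|\le2$, choose $\varphi\colon I\to\{1,2\}$ injective on $p(\Lambda)$. A word interpolating $f$ at $(p,h)$ and $(\varphi p,\mathbf 1_H)$ is nonzero at the second point, hence at the first. Let $|p(\Lambda)|\ge3$. To stay within three points we want two recolorings that both use fewer colors and together lose nothing. Pick $\alpha\ne\beta$ in $p(\Lambda)$. Let $\varphi_1$ send $\beta$ to $\alpha$ and fix all other elements, and let $\varphi_2$ fix $\alpha$ and send all other elements to $\beta$. Then $|\varphi_1p(\Lambda)|=|p(\Lambda)|-1$ and $|\varphi_2p(\Lambda)|=2$, so $f(\varphi_1p,h)\ne0\ne f(\varphi_2p,h)$ by induction. The only distinct elements identified by $\varphi_1$ are $\alpha,\beta$, and $\varphi_2$ separates them. A word interpolating $f$ at $(p,h),(\varphi_1p,h),(\varphi_2p,h)$ is nonzero at the last two points, hence at the first.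
\end{proof}

So $f$ is nonzero exactly at the points $(c,h)$ with $c\colon V\to I$ a coloring. For two colorings $c,c'$, a word $w$ interpolating $f$ at $(c,h)$ and $(c',h)$ has middle component $w(h)$ at both. Hence there is $g\colon H^n\to H$ with
\begin{equation}\label{eq:fg}
f(c,h)=\bigl(c(s),\,g(h),\,c(t)\bigr)\qquad\text{for all colorings $c$ and all $h\in H^n$,}
\end{equation}
and a word that interpolates $f$ at $(c,h)$ interpolates $g$ at $h$. Fixing $c$ and using $d\ge d_H$, we see that $g$ is $d_H$-local, so $g$ is given by a word $\gamma$ on $H$. In particular $g(\mathbf 1_H)=1_H$.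

For a walk $\pi$ in $G$ let $\pi(h)\in H$ be the product of the $h_e$ along $\pi$, with value $1_H$ for the empty walk. The function $h\mapsto W(h)$ of a walk $W$ from $s$ to $t$ has two properties that involve few points: it factors along the chain, and it transforms simply when group elements are attached to the vertices. We show that $g$ has both.

\subsection*{Splitting along the chain}

For a set $E$ of edges let $h^E\in H^n$ agree with $h$ on $E$ and have $1_H$ in all other coordinates. Let $E_k$ be the set of edges internal to $C_k$, and put $\alpha_k(h)=g(h^{E_k})$. If $E_k=\emptyset$, then $\alpha_k(h)=g(\mathbf 1_H)=1_H$.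

\begin{lemma}\label{lem:split}
For all $h\in H^n$,
\[
g(h)=\alpha_1(h)\,h_{g_1}\,\alpha_2(h)\,h_{g_2}\cdots h_{g_{m-1}}\,\alpha_m(h).
\]
\end{lemma}

\begin{proof}
Let $L_k$ be the set of edges with both ends in $C_1\cup\dots\cup C_k$ and $R_k$ the set of edges with both ends in $U_k=C_{k+1}\cup\dots\cup C_m$. For $k<m$ the edge set is the disjoint union of $L_k$, $\{g_k\}$ and $R_k$, and under the coloring $c=c_{U_k}$ these edges have types $(1,1)$, $(1,2)$ and $(2,2)$. Let $w$ interpolate $f$ at $(c,h),(c,h^{L_k}),(c,h^{R_k})$. It is nonzero there with outer indices $c(s)=1$ and $c(t)=2$, so its first letter has tail color $1$ and its last letter has head color $2$. The first letter with head color $2$ has tail color $1$, so it is $x_{g_k}$. The letters before it have type $(1,1)$, and those after it have type $(2,2)$ by~\eqref{eq:mono}, whose proof applies to~\eqref{eq:evalH} without change. So $w=\lambda\,x_{g_k}\,\rho$ with $\lambda$ and $\rho$ possibly empty words over $L_k$ and $R_k$. Evaluating at the three points gives $g(h)=\lambda(h)h_{g_k}\rho(h)$, $g(h^{L_k})=\lambda(h)$ and $g(h^{R_k})=\rho(h)$. Therefore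
\[
g(h)=g(h^{L_k})\,h_{g_k}\,g(h^{R_k})\qquad(1\le k<m,\ h\in H^n).
\]
Apply this to $h^{L_{k+1}}$ in place of $h$. Since $L_k\cup\{g_k\}\subseteq L_{k+1}$ and $L_{k+1}\cap R_k=E_{k+1}$, we get $g(h^{L_{k+1}})=g(h^{L_k})\,h_{g_k}\,\alpha_{k+1}(h)$. As $L_1=E_1$ and $L_m$ is the set of all edges, induction on $k$ finishes the proof.
\end{proof}

\subsection*{The gauge identity}

It remains to write each $\alpha_k$ as a walk in $C_k$ from $u_k$ to $v_k$. For $\kappa\colon V\to H$ and $h\in H^n$ define $\kappa\ast h\in H^n$ by $(\kappa\ast h)_e=\kappa(x)\,h_e\,\kappa(y)^{-1}$ for each edge $e$ from $x$ to $y$. Along a walk $W$ from $s$ to $t$ the factors $\kappa$ cancel, and $W(\kappa\ast h)=\kappa(s)W(h)\kappa(t)^{-1}$. An interpolating word is a walk only up to the colors, but for the cancellation it suffices that the colors determine $\kappa$. The map $\kappa$ has at most $|H|$ values, and $r$ colorings by $I$ can tell $|I|^r\ge|H|$ values apart. This is the source of the term $r+1$ in the bound.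

\begin{lemma}\label{lem:gauge}
For all $\kappa\colon V\to H$ and $h\in H^n$ we have $g(\kappa\ast h)=\kappa(s)\,g(h)\,\kappa(t)^{-1}$.
\end{lemma}

\begin{proof}
There is nothing to prove if $|H|=1$, so let $|H|>1$; then $r\ge1$. Composing $\kappa$ with an injection $H\to I^r$ and the $r$ projections gives colorings $c_1,\dots,c_r\colon V\to I$ such that two vertices with the same color under every $c_j$ have the same value of $\kappa$. Let $w=x_{e_1}\cdots x_{e_q}$ interpolate $f$ at the $r+1\le d$ points $(c_1,h),\dots,(c_r,h),(c_1,\kappa\ast h)$, and let $e_i$ go from $a_i$ to $b_i$. By~\eqref{eq:fg} and~\eqref{eq:evalH}, each $c_j$ takes equal values at $b_i$ and $a_{i+1}$, at $a_1$ and $s$, and at $b_q$ and $t$. The same then holds for $\kappa$, so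
\[
g(\kappa\ast h)=\prod_{i=1}^{q}\kappa(a_i)\,h_{e_i}\,\kappa(b_i)^{-1}=\kappa(a_1)\,w(h)\,\kappa(b_q)^{-1}=\kappa(s)\,g(h)\,\kappa(t)^{-1}.\qedhere
\]
\end{proof}

\begin{example}\label{ex:gauge}
Let $G$ be the cycle of Example~\ref{ex:small}(ii). The walks from $s$ to $s$ are the powers of $xy$, so $g$ ought to be a power of $h_xh_y$. Take $\kappa(s)=1_H$ and $\kappa(v)=h_x$. Then $\kappa\ast h=(1_H,h_xh_y)$, and Lemma~\ref{lem:gauge} gives $g(h_x,h_y)=g(1_H,h_xh_y)=(h_xh_y)^j$, where $j\ge0$ is the number of occurrences of $y$ in $\gamma$. The walk $(xy)^j$ need not be full, but $(xyxy)^M(xy)^j$ is, and it has the same value in $H$.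
\end{example}

The general case follows the example: we choose $\kappa$ so that every coordinate of $\kappa\ast h$ is the value of a closed walk at the entry $u_k$. Closed walks at one vertex can be multiplied in any order, so they may be substituted into an arbitrary word.

\begin{lemma}\label{lem:walk}
For each $k$ there is a walk $W_k$ in $C_k$ from $u_k$ to $v_k$ that contains every transition of $C_k$ and satisfies $W_k(h)=\alpha_k(h)$ for all $h\in H^n$.
\end{lemma}

\begin{proof}
If $E_k=\emptyset$, take the empty walk. Let $E_k\ne\emptyset$, and let $\upsilon$ be the possibly empty word obtained from $\gamma$ by deleting the letters $x_e$ with $e\notin E_k$. Then $g(h')=\upsilon(h')$ whenever $h'$ has $1_H$ in all coordinates outside $E_k$. For each $x\in C_k$ fix walks $\pi_x$ from $u_k$ to $x$ and $\pi'_x$ from $x$ to $u_k$ in $C_k$, with $\pi_{u_k}$ empty. For an edge $e\in E_k$ from $x$ to $y$ put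
\[
\lambda_e=\pi_x\,e\,\pi'_y\,(\pi_y\pi'_y)^{M-1},
\]
a closed walk at $u_k$ in $C_k$. Since $\pi_y(h)\cdot\pi'_y(h)\,(\pi_y\pi'_y)(h)^{M-1}=(\pi_y\pi'_y)(h)^M=1_H$, we have $\lambda_e(h)=\pi_x(h)\,h_e\,\pi_y(h)^{-1}$.

Given $h$, define $\kappa\colon V\to H$ by $\kappa(x)=\pi_x(h)$ for $x\in C_k$, $\kappa=1_H$ on $C_j$ for $j<k$, and $\kappa=\pi_{v_k}(h)$ on $C_j$ for $j>k$. An edge $e\notin E_k$ has equal values of $\kappa$ at its two ends. For $g_{k-1}$ this holds because $\kappa(u_k)=1_H$, for $g_k$ because $\kappa(v_k)=\pi_{v_k}(h)$, and every other such edge has both ends in $C_1\cup\dots\cup C_{k-1}$ or both in $C_{k+1}\cup\dots\cup C_m$. Hence $\kappa\ast h^{E_k}$ has coordinate $1_H$ at $e\notin E_k$ and $\lambda_e(h)$ at $e\in E_k$. Moreover $\kappa(s)=1_H$, as $s=u_1\in C_1$, and $\kappa(t)=\pi_{v_k}(h)$, as $t=v_m\in C_m$. Lemma~\ref{lem:gauge} applied to $h^{E_k}$ gives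
\[
\upsilon\bigl((\lambda_e(h))_{e\in E_k}\bigr)=\alpha_k(h)\,\pi_{v_k}(h)^{-1}.
\]
Let $\omega$ be obtained from $\upsilon$ by substituting $\lambda_e$ for $x_e$ and appending $\pi_{v_k}$. It is a walk in $C_k$ from $u_k$ to $v_k$ that does not depend on $h$, and $\omega(h)=\alpha_k(h)$ for all $h$. By Lemma~\ref{lem:cover} there is a closed walk $\zeta$ at $u_k$ in $C_k$ containing every transition of $C_k$. Since $\zeta(h)^M=1_H$, the walk $W_k=\zeta^M\omega$ has the required properties.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:general}]
The case $|I|=1$ was treated above. For $|I|\ge2$ let $w$ be the word of $W=W_1g_1\cdots g_{m-1}W_m$ with the $W_k$ of Lemma~\ref{lem:walk}. This is a full walk, so by Proposition~\ref{prop:full} all variables occur in $w$ and $(\theta_w,s_w,t_w)=(\theta,s,t)$. Thus $w$ and $f$ both vanish at points with a zero coordinate. By~\eqref{eq:evalH} and Lemma~\ref{lem:supportH} both vanish at $(p,h)$ if $p$ is not constant on $\theta$-classes. At a point $(c,h)$ with $c$ a coloring, $w(c,h)=(c(s),w(h),c(t))$, and $w(h)=g(h)$ by Lemma~\ref{lem:split}, so $w(c,h)=f(c,h)$ by~\eqref{eq:fg}. Hence $f$ is a term operation, and the degree of $B(H,I)$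 is at most $d$.

If $H$ is trivial and $|I|\ge2$, then $d_H=1$ and $r=0$, so $d=\max(3,1,1)=3$. By Proposition~\ref{prop:sharp} and Lemma~\ref{lem:local}(b) the degree is greater than $2$.
\end{proof}

\begin{thebibliography}{9}

\bibitem{AMM}
E.~Aichinger, P.~Mayr, R.~McKenzie, \emph{On the number of finite algebraic structures}, J. Eur. Math. Soc. 16 (2014).

\bibitem{problem}
\emph{On finitely related semigroups}, \texttt{https://link.springer.com/article/10.1007/s00233-012-9455-6}, doi:10.1007/s00233-012-9455-6.

\end{thebibliography}
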